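# A product that is a vertex although the algebra is not alternative

## 1. The algebras $A_m$

**Main Theorem.** For every $m\ge 3$ let
$$A_m=\mathbb C\mathbf 1\oplus\mathfrak{sl}_m(\mathbb C),\qquad (\alpha+x)(\beta+y)=\big(\alpha\beta+\tfrac12\operatorname{tr}(xy)\big)\mathbf 1+\alpha y+\beta x+\tfrac12[x,y],$$
with involution $(\alpha+x)^*=\bar\alpha+x^*$ (conjugate transpose) and with its spin-factor norm
$$\|\alpha+x\|^2=r+\sqrt{r^2-\big|\alpha^2-\tfrac12\operatorname{tr}(x^2)\big|^2},\qquad r=|\alpha|^2+\tfrac12\operatorname{tr}(xx^*).\tag{1}$$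
Then $A_m$ is a non-commutative $JB^*$-algebra, it is not alternative, and its product $p_{A_m}$ is a vertex of the closed unit ball of the Banach space of all continuous bilinear mappings $A_m\times A_m\to A_m$. Consequently the vertex property of the product does not characterize alternative $C^*$-algebras among non-commutative $JB^*$-algebras. The smallest of these algebras, $A_3$, has dimension $9$. (For $m=2$ the same formula gives $M_2(\mathbb C)$.)

Here are the words used in it. Algebras are complex and need not be associative. We write $(x,y,z)=(xy)z-x(yz)$ for the associator, $x\circ y=\frac12(xy+yx)$, $[x,y]=xy-yx$, and $U_x(y)=2\,x\circ(x\circ y)-x^2\circ y$. The algebra with product $\circ$ is written $A^+$. In an associative algebra $U_x(y)=xyx$: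
$$\tfrac12\big(x(xy+yx)+(xy+yx)x\big)-\tfrac12(x^2y+yx^2)=xyx .$$

**Definition (non-commutative Jordan algebra).** An algebra that is flexible, $(xy)x=x(yx)$, and satisfies the Jordan identity $(x^2y)x=x^2(yx)$. Replacing $x$ by $x+z$ in the flexible law gives its linear form $(x,y,z)=-(z,y,x)$.

**Definition (non-commutative $JB^*$-algebra).** A complete normed non-commutative Jordan algebra $A$ (so $\|xy\|\le\|x\|\|y\|$) with a conjugate-linear algebra involution $*$ (so $(xy)^*=y^*x^*$) such that $\|U_x(x^*)\|=\|x\|^3$ for all $x$.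

**Definition (alternative $C^*$-algebra).** A complete normed alternative algebra (that is, $x(xy)=x^2y$ and $(yx)x=yx^2$) with a conjugate-linear algebra involution such that $\|x^*x\|=\|x\|^2$. Alternative $C^*$-algebras are non-commutative $JB^*$-algebras.

Example. Let $B$ be a $C^*$-algebra, $0\le\lambda\le1$, $\mu=1-\lambda$, and let $B^{(\lambda)}$ be $B$ with the product $x\cdot y=\lambda xy+\mu yx$. Expanding,
$$(x\cdot y)\cdot z-x\cdot(y\cdot z)=\lambda\mu\,(yxz+zxy-xzy-yzx)=\lambda\mu\,[y,[x,z]],\tag{2}$$
because the $\lambda^2$-terms $xyz$ and the $\mu^2$-terms $zyx$ cancel. The right side vanishes for $z=x$ and for $(x^2,y,x)$, so $B^{(\lambda)}$ is a non-commutative Jordan algebra. Its product is contractive, and $U_x(x^*)=xx^*x$ has norm $\|x\|^3$. So $B^{(\lambda)}$ is a non-commutative $JB^*$-algebra. For $B=M_2(\mathbb C)$, $0<\lambda<1$, it is not alternative: by (2), $(x,x,y)=\lambda\mu[x,[x,y]]$, and for $x=E_{11}$, $y=E_{12}$ this is $\lambda\mu E_{12}$.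

**Definition (vertex).** Let $X$ be a Banach space and $u\in X$ with $\|u\|=1$. Put $D(X,u)=\{f\in X^*:\|f\|=1=f(u)\}$. Then $u$ is a vertex of the closed unit ball of $X$ if for every $x\ne0$ in $X$ there is $f\in D(X,u)$ with $f(x)\ne0$.

Example. In a Hilbert space of dimension at least $2$ no unit vector is a vertex, since $D(X,u)=\{\langle\cdot,u\rangle\}$. In $M_k(\mathbb C)$ the identity is a vertex: the functionals $c\mapsto\langle c\xi,\xi\rangle$, $|\xi|=1$, lie in $D(M_k,1)$, and if they all vanish at $c$ then $c=0$, the scalar field being $\mathbb C$.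

For a non-zero $A$ the product $p_A(x,y)=xy$ is an element of $X_A$, the Banach space of continuous bilinear maps $A\times A\to A$. The following is taken as known. If $A\neq0$ is an alternative $C^*$-algebra, then $p_A$ is a vertex of the unit ball of $X_A$; for a general non-commutative $JB^*$-algebra this can fail. The problem is whether, conversely, a vertex product forces $A$ to be an alternative $C^*$-algebra. The source of the problem is "Non associative $C^*$-algebras revisited". The Main Theorem answers it in the negative.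

Sections 2–8 prove the Main Theorem, through an exact criterion (Theorem 1) and a family indexed by compact simple Lie algebras (Theorem 2). Sections 9–12 treat the other side: a class of algebras where the converse does hold (Theorem 3), the finite-dimensional classification (Theorem 4), and small dimensions (Corollary 5).

## 2. Null bilinear maps

Write $X=X_A$, $p=p_A$, and suppose $\|p\|=1$. Call $F\in X$ null if $f(F)=0$ for all $f\in D(X,p)$. Then $p$ is a vertex if and only if $0$ is the only null element. We need one way to show that a null $F$ vanishes somewhere, and one way to show that a given $F$ is null.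

**Lemma 2.1.** Let $a,b\in A$ and $\varphi\in A^*$ satisfy $\|a\|=\|b\|=\|\varphi\|=1=\varphi(ab)$. Then $\varphi(F(a,b))=0$ for every null $F$.

*Proof.* The functional $G\mapsto\varphi(G(a,b))$ has norm at most $1$ on $X$ and takes the value $1$ at $p$, which has norm one. So it lies in $D(X,p)$. $\square$

**Lemma 2.2.** $F$ is null if and only if $\|p+zF\|\le1+o(|z|)$ as $z\to0$ in $\mathbb C$.

*Proof.* Let the estimate hold and $f\in D(X,p)$. Choose the phase of $z$ so that $zf(F)\ge 0$. Then $1+|z||f(F)|=|f(p+zF)|\le1+o(|z|)$, so $f(F)=0$.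

Conversely, suppose the estimate fails: there are $\delta>0$ and non-zero $z_k\to0$ with $\|p+z_kF\|\ge1+\delta|z_k|$. Take $\|f_k\|=1$ with $f_k(p+z_kF)=\|p+z_kF\|$. Since $|f_k(p)|\le1$, we get $|z_k||f_k(F)|\ge\delta|z_k|$, so $|f_k(F)|\ge\delta$. Also $f_k(p)=\|p+z_kF\|-z_kf_k(F)\to1$. A weak$^*$ cluster point $f$ of $(f_k)$ has $\|f\|\le1$, $f(p)=1$ and $|f(F)|\ge\delta$. So $f\in D(X,p)$ and $F$ is not null. $\square$

In finite dimensions the failure of the estimate can be localized at a single pair of points.

**Lemma 2.3.** Let $A$ be finite-dimensional with $\|p\|=1$, and let $K\subset A$ be compact such that the closed unit ball of $A$ is the convex hull of $\mathbb TK$. Let $F_k\to F$ in $X$, $0\ne z_k\to0$ and $\delta>0$ with $\|p+z_kF_k\|\ge1+\delta|z_k|$. Then there are $u,v\in K$ and $\varphi\in A^*$ with $\|\varphi\|=1=\varphi(uv)$ and $|\varphi(F(u,v))|\ge\delta$.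

*Proof.* For $G\in X$ the function $\|G(a,b)\|$ is convex in each variable and unchanged when $a$ or $b$ is multiplied by a phase. So $\|G\|=\max_{K\times K}\|G(u,v)\|$. Choose $u_k,v_k\in K$ and $\|\varphi_k\|=1$ with $\varphi_k(u_kv_k+z_kF_k(u_k,v_k))=\|p+z_kF_k\|$. As $|\varphi_k(u_kv_k)|\le1$, we get $|\varphi_k(F_k(u_k,v_k))|\ge\delta$. Pass to a subsequence with $u_k\to u$, $v_k\to v$, $\varphi_k\to\varphi$. Then $\varphi(uv)=\lim\|p+z_kF_k\|=1$ and $|\varphi(F(u,v))|\ge\delta$. Finally $\|\varphi\|\le1$ and $\|uv\|\le1$, so $\|\varphi\|=1$. $\square$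

## 3. A null map made from the associator

If one expects a positive answer, one tries to attach to a non-alternative $A$ a non-zero null map. The natural raw material is the part of the associator that is not alternating. For $c\in A$ put
$$F_c(a,b)=3(a,c,b)-\Sigma(a,c,b),\qquad\Sigma(a,c,b)=(a,c,b)+(c,b,a)+(b,a,c).\tag{3}$$

**Lemma 3.1.** In a flexible algebra, $F_c=0$ for all $c$ if and only if $A$ is alternative.

*Proof.* $\Sigma$ is invariant under cyclic permutations. By flexibility $\Sigma(b,c,a)=(b,c,a)+(c,a,b)+(a,b,c)=-(a,c,b)-(b,a,c)-(c,b,a)=-\Sigma(a,c,b)$. So $\Sigma$ is alternating. If all $F_c=0$, the associator equals $\frac13\Sigma$ and is alternating, that is, $A$ is alternative. If $A$ is alternative, the associator is alternating, the three terms of $\Sigma(a,c,b)$ are equal, and $F_c=0$. $\square$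

On the algebras $B^{(\lambda)}$ this works. We allow Jordan-type subspaces, for use in Section 10.

**Lemma 3.2.** Let $0\le\lambda\le1$, $\mu=1-\lambda$, and let $A$ be a closed $*$-invariant subspace of $B(K)$, $K$ a Hilbert space, closed under $a\cdot b=\lambda ab+\mu ba$. In $(A,\cdot)$ we have $F_c(a,b)=3\lambda\mu[c,[a,b]]$ and $\|p+zF_c\|\le1+\frac92|z|^2\|c\|^2$.

*Proof.* **Step 1 (the formula for $F_c$).** By (2), $(a,c,b)=\lambda\mu[c,[a,b]]$, and $\Sigma(a,c,b)=\lambda\mu\big([c,[a,b]]+[b,[c,a]]+[a,[b,c]]\big)=0$ by the Jacobi identity.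

**Step 2 (the product loses norm where the commutator is large).** Let $\|a\|,\|b\|\le1$, $d=[a,b]$, let $\xi,\eta$ be unit vectors, $s=\|d\xi\|$, $s'=\|d^*\eta\|$. The identity $\|\lambda X+\mu Y\|^2=\lambda\|X\|^2+\mu\|Y\|^2-\lambda\mu\|X-Y\|^2$ with $X=ab\xi$, $Y=ba\xi$ gives
$$|\langle(a\cdot b)\xi,\eta\rangle|\le(1-\lambda\mu s^2)^{1/2}\le1-\tfrac12\lambda\mu s^2 .$$
The adjoint $(a\cdot b)^*=\lambda b^*a^*+\mu a^*b^*$ and $d^*=b^*a^*-a^*b^*$ give in the same way the bound $1-\frac12\lambda\mu s'^2$. Averaging, $|\langle(a\cdot b)\xi,\eta\rangle|\le1-\frac14\lambda\mu(s^2+s'^2)$.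

**Step 3 (the gain from $F_c$ is only linear in $s,s'$).** We have $|\langle[c,d]\xi,\eta\rangle|\le|\langle d\xi,c^*\eta\rangle|+|\langle c\xi,d^*\eta\rangle|\le\|c\|(s+s')$. Completing the square, $3|z|\|c\|s-\frac14s^2\le9|z|^2\|c\|^2$, and likewise for $s'$. So
$$|\langle(a\cdot b+zF_c(a,b))\xi,\eta\rangle|\le1+18\lambda\mu|z|^2\|c\|^2\le1+\tfrac92|z|^2\|c\|^2,$$
using $\lambda\mu\le\frac14$. $\square$

By Lemmas 2.2 and 3.2, $F_c$ is null as soon as $\|p\|=1$. The mechanism is that if $\varphi=\langle\cdot\,\xi,\eta\rangle$ norms $a\cdot b$ and $0<\lambda<1$, then $d\xi=0=d^*\eta$, and this makes $\varphi(F_c(a,b))=0$. The attempt stops at algebras where $D(A,ab)$ already separates points for some pair with $\|a\|=\|b\|=\|ab\|=1$. There Lemma 2.1 forces a null map to vanish outright at $(a,b)$, and $F_c$ need not. We now build such algebras, and return to $F_c$ in Section 5.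

## 4. Algebras from a cross product

Let $E$ be a Euclidean space, $\dim E=n<\infty$, and let $\times:E\times E\to E$ be bilinear with $\langle x\times y,z\rangle$ alternating and
$$|x\times y|\le|x\wedge y|:=\big(|x|^2|y|^2-\langle x,y\rangle^2\big)^{1/2}\qquad(x,y\in E).\tag{4}$$
Alternation says that $x\times y=-y\times x$, that $x\times y\perp x,y$, and that each $x\times\cdot$ is skew-symmetric. Extend $\langle\cdot,\cdot\rangle$ and $\times$ complex-bilinearly to $E_{\mathbb C}$, and let $x\mapsto\bar x$ be the conjugation of $E_{\mathbb C}$ fixing $E$. Put $A=A(E,\times)=\mathbb C\mathbf1\oplus E_{\mathbb C}$ with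
$$(\alpha+x)(\beta+y)=(\alpha\beta+\langle x,y\rangle)\mathbf1+\alpha y+\beta x+i\,x\times y,\qquad(\alpha+x)^*=\bar\alpha+\bar x.\tag{5}$$

Example. Let $E=\mathbb R^3$ with its usual cross product, and send $x\in E_{\mathbb C}$ to $x_1\sigma_1+x_2\sigma_2+x_3\sigma_3$ with the Pauli matrices. The rule $\sigma(x)\sigma(y)=\langle x,y\rangle1+i\sigma(x\times y)$ identifies $A(E,\times)$ with $M_2(\mathbb C)$.

**Step 1 (the algebraic identities).** The map $*$ is an algebra involution: $(ab)^*$ has last term $-i\,\bar x\times\bar y=i\,\bar y\times\bar x$, the last term of $b^*a^*$, and the other terms agree. Since $\mathbf1$ is a unit, associators with an entry $\mathbf1$ vanish, so flexibility need only be tested on $h,y\in E_{\mathbb C}$. There $\langle h\times y,h\rangle=0$, so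
$$(hy)h=\langle h,y\rangle h-(h\times y)\times h,\qquad h(yh)=\langle h,y\rangle h-h\times(y\times h),$$
and $(h\times y)\times h=-h\times(h\times y)=h\times(y\times h)$. So $A$ is flexible. For $a=\alpha+x$ we have $a^2=2\alpha a+(\langle x,x\rangle-\alpha^2)\mathbf1$. Hence $(a^2y)a=a^2(ya)$ is a combination of $(ay)a=a(ya)$ and $ya=ya$. So $A$ is a non-commutative Jordan algebra.

**Step 2 (a norm with $\|U_a(a^*)\|=\|a\|^3$).** Choose anticommuting traceless self-adjoint unitary matrices $s_1,\dots,s_n$ (Clifford matrices). They define a linear map $s$ on $E_{\mathbb C}$ with $s(\bar x)=s(x)^*$ and $s(x)s(y)+s(y)s(x)=2\langle x,y\rangle1$. Then $\alpha+x\mapsto\alpha1+s(x)$ respects $*$, and it respects $\circ$ because $(\alpha+x)\circ(\beta+y)=\alpha\beta+\langle x,y\rangle+\alpha y+\beta x$. It is injective: if $\alpha1+s(x)=0$, the trace gives $\alpha=0$, and then $0=s(x)s(y)+s(y)s(x)=2\langle x,y\rangle1$ for all $y\in E$, so $x=0$. Give $A$ the operator norm of the image. Then $U_a(a^*)$ becomes $aa^*a$, whose norm is $\|a\|^3$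 by the $C^*$-identity: $\|aa^*a\|^2=\|(a^*a)^3\|=\|a\|^6$. From now on $a^*b$ for $a,b\in A$ means the matrix product; $ab$ without star is the product (5).

**Step 3 (a sphere of unitaries).** Let $V=\mathbb R\mathbf1\oplus iE$, Euclidean with $|\alpha+ix|^2=\alpha^2+|x|^2$, and let $S$ be its unit sphere. Then $A=V\oplus iV$. For $a=\alpha+ix\in V$ we have $a^*a=(\alpha-is(x))(\alpha+is(x))=|a|^21$. So $\|a\|=|a|$ on $V$, elements of $S$ are unitary matrices, and by polarization $p^*q+q^*p=2\langle p,q\rangle_V1$ for $p,q\in V$.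

**Lemma 4.1.** The closed unit ball of $A$ is the convex hull of $\mathbb TS$. If $a=v+iw$ with $v\perp w$ in $V$, then $\|a\|=|v|+|w|$.

*Proof.* Let $a=v+iw$ with $v,w\in V$. The complex-bilinear extension of $\langle\cdot,\cdot\rangle_V$ at $(a,a)$ is $|v|^2-|w|^2+2i\langle v,w\rangle_V$. Multiplying $a$ by a phase we can make it real, so we may assume $v\perp w$. If $v=0$ or $w=0$, both claims are clear. Otherwise $v=|v|p$, $w=|w|q$ with $p,q\in S$ orthonormal. Put $k=p^*q$. Then $k$ is unitary and $k^*=q^*p=-k$, so $ik$ is a self-adjoint unitary, and $a=p(|v|+|w|\,ik)$. If $ik=-1$, then $iq=-p$, so $q=ip\in V\cap iV=0$, which is impossible. Hence $1$ is an eigenvalue of $ik$ and $\|a\|=|v|+|w|$. So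
$$\frac a{\|a\|}=\frac{|v|}{|v|+|w|}\,p+\frac{|w|}{|v|+|w|}\,iq$$
is a convex combination of points of $\mathbb TS$. Smaller multiples of $a/\|a\|$ are convex combinations of $\pm a/\|a\|$, and $\mathbb TS$ lies in the ball. $\square$

Since $(|v|+|w|)^2=(|v|^2+|w|^2)+\sqrt{(|v|^2+|w|^2)^2-(|v|^2-|w|^2)^2}$, and since $|v|^2+|w|^2$ and the modulus of the bilinear form do not change under phases, this reads
$$\|\alpha+x\|^2=r+\sqrt{r^2-|\alpha^2-\langle x,x\rangle|^2},\qquad r=|\alpha|^2+\langle x,\bar x\rangle.\tag{6}$$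
(The form of $V$ is $\alpha^2+\langle x',x'\rangle$ at $\alpha+ix'$, and $x=ix'$ gives $\langle x',x'\rangle=-\langle x,x\rangle$.)

**Lemma 4.2.** Every $w\in S$ is a vertex of the closed unit ball of $A$.

*Proof.* For a unit vector $\xi$ the functional $c\mapsto\langle c\xi,w\xi\rangle$ has norm at most $1$ and is $1$ at the unitary $w$. If all of them vanish at $c$, then $\langle w^*c\,\xi,\xi\rangle=0$ for all $\xi$, so $w^*c=0$ and $c=0$. $\square$

**Step 4 (the product is contractive).** Let $u=\alpha+ix$, $v=\beta+iy\in S$. By (5),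
$$uv=(\alpha\beta-\langle x,y\rangle)\mathbf1+i(\alpha y+\beta x-x\times y)\in V .$$
Since $x\times y\perp x,y$, we get $\|uv\|^2=(\alpha\beta-\langle x,y\rangle)^2+|\alpha y+\beta x|^2+|x\times y|^2$. The terms $\mp2\alpha\beta\langle x,y\rangle$ cancel, and comparison with $(\alpha^2+|x|^2)(\beta^2+|y|^2)=1$ leaves
$$\|uv\|^2=1-\big(|x\wedge y|^2-|x\times y|^2\big)\le1.\tag{7}$$
By Lemma 4.1 and convexity in each variable, $\|ab\|\le\|a\|\|b\|$ on $A$. So $A(E,\times)$ is a unital non-commutative $JB^*$-algebra with $\|p\|=1$. Only the inequality in (7) used (4).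

**Lemma 4.3.** $A(E,\times)$ is alternative if and only if $|x\times y|=|x\wedge y|$ for all $x,y\in E$.

*Proof.* Let $A$ be alternative and $x,y\in E$ orthonormal. Then $x^2=\mathbf1$, $xy=i\,x\times y$, and $y=x^2y=x(xy)=-x\times(x\times y)$. Pairing with $y$ and using skewness gives $1=|x\times y|^2$. The general equality follows by subtracting from $y$ its component along $x$ and scaling.

Conversely, let equality always hold and let $x$ be a unit vector. The operator $T=x\times\cdot$ is skew, kills $x$, maps $x^\perp$ to itself and is isometric there. So $-T^2=T^{\mathsf T}T$ is the identity on $x^\perp$, and $x\times(x\times y)=\langle x,y\rangle x-|x|^2y$ for all $y$, and by homogeneity for all $x\in E$. Polarizing in $x$ gives an identity between trilinear maps, which extends to $E_{\mathbb C}$. So $x\times(x\times y)=\langle x,y\rangle x-\langle x,x\rangle y$ on $E_{\mathbb C}$, and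
$$x(xy)=\langle x,y\rangle x-x\times(x\times y)=\langle x,x\rangle y=x^2y .$$
This is left alternativity, and $(y,x,x)=-(x,x,y)=0$ by flexibility. $\square$

## 5. Dimensions two and three, and traceless Hermitian matrices

If $n=2$, an alternating $3$-form is zero, so $\times=0$. Let $F(\alpha+x,\beta+y)=(x_1y_2-x_2y_1)\mathbf1$. For $u=\alpha+ix$, $v=\beta+iy$ in $S$ put $D=|x\wedge y|$. By (7), $\|uv\|=\sqrt{1-D^2}$, and $\|F(u,v)\|=D$. By Cauchy–Schwarz, $\|uv+zF(u,v)\|\le\sqrt{1-D^2}+|z|D\le\sqrt{1+|z|^2}$. By Lemma 4.1, $\|p+zF\|\le\sqrt{1+|z|^2}=1+o(|z|)$. So $F$ is a non-zero null map and $p$ is not a vertex.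

If $n=3$, then $\times$ is $\lambda$ times the usual cross product, and (4) says $|\lambda|\le1$. If $|\lambda|<1$, put $\kappa=\sqrt{1-\lambda^2}$ and extend the same $F$, using the first two coordinates. Now $\|uv\|=\sqrt{1-\kappa^2D^2}$ and $\|F(u,v)\|\le D$, so $\|p+zF\|\le\sqrt{1+|z|^2/\kappa^2}$ and $p$ is not a vertex. If $|\lambda|=1$, Lemma 4.3 shows that $A$ is alternative. So nothing unexpected happens yet. But the computation shows what matters: a map $F(u,v)$ depending on $x\wedge y$ competes with the loss $|x\wedge y|^2-|x\times y|^2$, and it is in danger only where that loss is zero.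

**Lemma 5.1.** Let $E$ be the space of traceless Hermitian $m\times m$ matrices, $m\ge2$, with $\langle x,y\rangle=\frac12\operatorname{tr}(xy)$ and $x\times y=-\frac i2[x,y]$. Then $(E,\times)$ satisfies the hypotheses of Section 4 and $A(E,\times)=A_m$, including the involution and the norm (1). For $m\ge3$ this algebra is not alternative.

*Proof.* The matrix $-\frac i2[x,y]$ is Hermitian and traceless, and $\langle x\times y,z\rangle=-\frac i4\operatorname{tr}([x,y]z)$ is alternating by cyclicity of the trace. For (4), a unitary conjugation lets us take $x=\operatorname{diag}(\lambda_1,\dots,\lambda_m)$. Then $[x,y]_{jk}=(\lambda_j-\lambda_k)y_{jk}$, and for $j\neq k$ we have $(\lambda_j-\lambda_k)^2\le2(\lambda_j^2+\lambda_k^2)\le4|x|^2$. So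
$$|x\times y|^2=\tfrac18\sum_{j,k}(\lambda_j-\lambda_k)^2|y_{jk}|^2\le\tfrac12|x|^2\sum_{j,k}|y_{jk}|^2=|x|^2|y|^2 .$$
Replacing $y$ by its component orthogonal to $x$ changes neither $x\times y$ nor $x\wedge y$, and gives (4). Now $E_{\mathbb C}=\mathfrak{sl}_m(\mathbb C)$, the conjugation fixing $E$ is the conjugate transpose, $i\,x\times y=\frac12[x,y]$, and (6) is (1). If $m\ge3$, take $x=E_{11}-E_{22}$ and $y=\frac1{\sqrt3}(E_{11}+E_{22}-2E_{33})$. They are orthonormal in $E$ and commute, so $x^2y=y$ but $xy=0$ and $x(xy)=0$. $\square$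

For $m=2$ we have $x\circ y=\frac12\operatorname{tr}(xy)1$ for traceless $2\times2$ matrices $x,y$, so the product of $A_2$ is the matrix product: $A_2=M_2(\mathbb C)$. The Pauli matrices, orthonormal in $E$, serve as the Clifford matrices, so the norm is the operator norm.

Now test the map $F_c$ of Section 3 on $A_3$. For $a,c,b\in E$, (5) gives
$$(a,c,b)=\langle a,c\rangle b-\langle c,b\rangle a-(a\times c)\times b+a\times(c\times b)=\langle a,c\rangle b-\langle c,b\rangle a+c\times(a\times b),$$
where the scalar parts $i\langle a\times c,b\rangle$ and $i\langle a,c\times b\rangle$ cancel and the second equality is the Jacobi identity. The cyclic sum $\Sigma$ is $0$, again by Jacobi, so $F_c(a,b)=3(a,c,b)$. Take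
$$a=\operatorname{diag}(1,0,-1),\qquad b=E_{13}+E_{31},\qquad c=E_{12}+E_{21},$$
orthonormal in $E$. Then $a\times b=-i(E_{13}-E_{31})$ has norm $1$, so $w=(ia)(ib)=-i\,a\times b$ lies in $S$. And $F_c(a,b)=3\,c\times(a\times b)=-\frac32(E_{23}+E_{32})\ne0$. If $F_c$ were null, Lemma 2.1 would give $\varphi(F_c(a,b))=0$ for all $\varphi\in D(A_3,w)$, and Lemma 4.2 would give $F_c(a,b)=0$. So this $F_c$ is not null, and the approach of Section 3 ends at this triple. The same reasoning, used on every pair without loss, decides the question for all $A(E,\times)$.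

## 6. The planes on which nothing is lost

Let
$$N=\{x\wedge y:\ x,y\in E,\ |x\times y|=|x\wedge y|\}\subset\Lambda^2E .$$

For $n=3$ and $\times=\lambda\,\cdot$(usual cross product), $N=\{0\}$ if $|\lambda|<1$ and $N=\Lambda^2E$ if $|\lambda|=1$. By Lemma 4.3, alternativity means that $N$ contains every $x\wedge y$.

**Theorem 1.** Let $A=A(E,\times)$. Then $p_A$ is a vertex if and only if $N$ spans $\Lambda^2E$.

*Proof.* **Step 1 (if $N$ spans, a null $F$ vanishes when one entry is $\mathbf1$).** Let $F$ be null, $v\in S$, $\varphi\in D(A,v)$. Lemma 2.1 with the pair $(\mathbf1,v)$ gives $\varphi(F(\mathbf1,v))=0$. As $v$ is a vertex (Lemma 4.2), $F(\mathbf1,v)=0$. Since $S$ spans $A$, $F(\mathbf1,\cdot)=0$. With the pairs $(v,\mathbf1)$ we get $F(\cdot,\mathbf1)=0$.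

**Step 2 (a null $F$ vanishes on the planes of $N$).** Let $x,y\in E$ be unit vectors with $|x\times y|=|x\wedge y|$. By (7), $w=(ix)(iy)\in V$ has norm $1$, so $w\in S$. Lemma 2.1 gives $\varphi(F(ix,iy))=0$ for all $\varphi\in D(A,w)$, and Lemma 4.2 gives $F(x,y)=-F(ix,iy)=0$. By scaling, $F(x,y)=0$ whenever $|x\times y|=|x\wedge y|$.

**Step 3 (linear algebra finishes this direction).** The choice $y=x$ is allowed in Step 2, both sides being $0$. So $F(x,x)=0$ on $E$, and there is a real-linear $L:\Lambda^2E\to A$ with $F(x,y)=L(x\wedge y)$. By Step 2, $L|_N=0$. Since $N$ spans, $L=0$, so $F$ vanishes on $E\times E$, hence on $E_{\mathbb C}\times E_{\mathbb C}$, and by Step 1 everywhere.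

**Step 4 (if $N$ does not span, there is a non-zero null map).** Choose a real-linear $L:\Lambda^2E\to A$, $L\ne0$, $L|_N=0$, and put $F(\alpha+x,\beta+y)=L_{\mathbb C}(x\wedge y)$, which is non-zero. Suppose $F$ is not null. By Lemma 2.2 there are $\delta>0$ and $0\ne z_k\to0$ with $\|p+z_kF\|\ge1+\delta|z_k|$. Lemma 2.3 with $K=S$ and $F_k=F$ (allowed by Lemma 4.1) gives $u=\alpha+ix$, $v=\beta+iy$ in $S$ and $\|\varphi\|=1$ with $\varphi(uv)=1$ and $|\varphi(F(u,v))|\ge\delta$. Then $\|uv\|=1$, so (7) gives $|x\times y|=|x\wedge y|$, that is, $x\wedge y\in N$. But then $F(u,v)=L_{\mathbb C}(ix\wedge iy)=-L(x\wedge y)=0$, a contradiction. So $F$ is null and $p$ is not a vertex. $\square$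

Thus a counterexample is a cross product for which some planes lose norm while the planes that lose nothing still span $\Lambda^2E$. If $\times$ has a large symmetry group, the span of $N$ is an invariant subspace, and one can hope to show that it is everything.

## 7. Lie brackets of compact simple Lie algebras

Let $\mathfrak g$ be a compact simple Lie algebra with an invariant inner product $\langle\cdot,\cdot\rangle$, extended bilinearly to $\mathfrak g_{\mathbb C}$. Let $\mathfrak t$ be a maximal abelian subalgebra and $\mathfrak g_{\mathbb C}=\mathfrak t_{\mathbb C}\oplus\bigoplus_\beta\mathfrak g_\beta$ the root decomposition, $[H,e]=i\beta(H)e$ for $e\in\mathfrak g_\beta$, $H\in\mathfrak t$, with real roots $\beta\in\mathfrak t^*=\mathfrak t$. Textbook facts used: every element of $\mathfrak g$ is conjugate into $\mathfrak t$ under $\mathrm{Int}(\mathfrak g)$; each $\mathfrak g_\beta$ is one-dimensional; $\pm\beta$ are conjugate root spaces; $2\langle\beta,\theta\rangle/|\theta|^2$ is an integer for roots $\beta,\theta$; $\mathfrak g_{\mathbb C}$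 is simple.

Fix a root $\theta$ of maximal length. For $x\in\mathfrak t$ the operator $\operatorname{ad}x$ is skew with eigenvalues $0$ and $i\beta(x)$, and $|\beta(x)|\le|\theta||x|$. So $|[x,y]|\le|\theta||x||y|$, and by conjugacy this holds for all $x,y\in\mathfrak g$. Replacing $y$ by its component orthogonal to $x$ gives $|[x,y]|\le|\theta||x\wedge y|$. Also $\langle[x,y],z\rangle$ is alternating by invariance. So $x\times y:=|\theta|^{-1}[x,y]$ satisfies the hypotheses of Section 4. Put $A_{\mathfrak g}=A(\mathfrak g,\times)$.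

**Theorem 2.** For every compact simple $\mathfrak g$, $p_{A_{\mathfrak g}}$ is a vertex. If $\operatorname{rank}\mathfrak g\ge2$, then $A_{\mathfrak g}$ is not alternative, hence not an alternative $C^*$-algebra.

*Proof.* **Step 0 (non-alternativity).** If the rank is at least $2$, $\mathfrak t$ contains an orthonormal pair $x,y$, and $|x\times y|=0\ne1=|x\wedge y|$. Lemma 4.3 applies.

For the first claim, let $M=\operatorname{span}N\subset\Lambda^2\mathfrak g$. By Theorem 1 we must show $M=\Lambda^2\mathfrak g$.

**Step 1 (symmetry makes $M$ a module).** $\mathrm{Int}(\mathfrak g)$ acts by isometric automorphisms, so it preserves $N$ and $M$. Differentiating, $M$ is a $\mathfrak g$-submodule, and $M_{\mathbb C}$ is a $\mathfrak g_{\mathbb C}$-submodule of $\Lambda^2\mathfrak g_{\mathbb C}$ under $q\cdot(x\wedge z)=[q,x]\wedge z+x\wedge[q,z]$.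

**Step 2 (the long root gives planes in $N$).** Let $H\in\mathfrak t$ correspond to $\theta$, so $|H|=|\theta|$ and $\theta(H)=|\theta|^2$. Let $P=(\mathfrak g_\theta\oplus\mathfrak g_{-\theta})\cap\mathfrak g$, a real plane with $P_{\mathbb C}=\mathfrak g_\theta\oplus\mathfrak g_{-\theta}$. It is orthogonal to $H$: for $e\in\mathfrak g_{\pm\theta}$, $\pm i\theta(H)\langle e,H\rangle=\langle[H,e],H\rangle=0$. For $y\in P$ we have $[H,[H,y]]=-|\theta|^4y$, so $|[H,y]|=|\theta|^2|y|=|\theta||H||y|=|\theta||H\wedge y|$. That is, $H\wedge y\in N$.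

Let $0\ne y\in P$ and $y'=|\theta|^{-2}[H,y]\in P$. Then $y'\perp y$ and $|y'|=|y|$. By invariance, $\langle[y,y'],H\rangle=\langle[H,y],y'\rangle=|\theta|^2|y|^2$, so $|[y,y']|\ge|\theta|^2|y|^2/|H|=|\theta||y\wedge y'|$. With the opposite inequality, $y\wedge y'\in N$. So $\Lambda^2(\mathbb RH\oplus P)\subset M$.

**Step 3 (an $\mathfrak{sl}_2$ and its grading).** Let $\mathfrak g_\theta=\mathbb Ce$, $\mathfrak g_{-\theta}=\mathbb Cf$, and $h=-2i|\theta|^{-2}H$, so $[h,e]=2e$, $[h,f]=-2f$. For $K\in\mathfrak t$, $\langle[e,f],K\rangle=\langle[K,e],f\rangle=i\theta(K)\langle e,f\rangle$, and $[e,f]\in\mathfrak t_{\mathbb C}$, so $[e,f]=i\langle e,f\rangle H\in\mathbb Ch$. It is non-zero, since $[y,y']\ne0$ in Step 2 is a multiple of it. Rescale $f$ so that $[e,f]=h$. By Step 2,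
$$h\wedge e,\quad h\wedge f,\quad e\wedge f\ \in M_{\mathbb C}.\tag{8}$$
On $\mathfrak g_\beta$ the operator $\operatorname{ad}h$ is the integer $2\langle\beta,\theta\rangle/|\theta|^2$. Since $|\beta|\le|\theta|$, Cauchy–Schwarz shows that it has absolute value at most $2$, with equality only if $\beta$ is proportional to $\theta$ with $|\beta|=|\theta|$, that is, $\beta=\pm\theta$. So $\mathfrak g_{\mathbb C}=\bigoplus_{j=-2}^2\mathfrak g_j$, where $\mathfrak g_j$ is the $j$-eigenspace of $\operatorname{ad}h$, and $\mathfrak g_2=\mathbb Ce$, $\mathfrak g_{-2}=\mathbb Cf$. As usual, $[\mathfrak g_j,\mathfrak g_k]\subset\mathfrak g_{j+k}$, with $\mathfrak g_j=0$ for $|j|>2$.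

**Step 4 (everything pairs with $e$).** Let $R=\{z\in\mathfrak g_{\mathbb C}:e\wedge z\in M_{\mathbb C}\}$. By (8), $e,h,f\in R$. If $[q,e]=0$ and $z\in R$, then $q\cdot(e\wedge z)=e\wedge[q,z]\in M_{\mathbb C}$, so $[q,z]\in R$. This applies to every $q\in\mathfrak g_1$, because $[q,e]\in\mathfrak g_3=0$. We apply it three times.

First, $[q,h]=-q$, so $\mathfrak g_1\subset R$. Next, $[\mathfrak g_1,f]\subset R$, and $[\mathfrak g_1,f]=\mathfrak g_{-1}$: for $q\in\mathfrak g_{-1}$ we have $[f,q]\in\mathfrak g_{-3}=0$, so $[f,[e,q]]=[[f,e],q]=-[h,q]=q$ with $[e,q]\in\mathfrak g_1$. So $\mathfrak g_{-1}\subset R$. Finally $[\mathfrak g_1,\mathfrak g_{-1}]\subset R$. With $[\mathfrak g_2,\mathfrak g_{-2}]=\mathbb Ch\subset R$ we have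
$$R\supset I:=\mathfrak g_{-2}+\mathfrak g_{-1}+\mathfrak k+\mathfrak g_1+\mathfrak g_2,\qquad\mathfrak k=[\mathfrak g_1,\mathfrak g_{-1}]+[\mathfrak g_2,\mathfrak g_{-2}].$$

**Step 5 ($I$ is an ideal, so $R=\mathfrak g_{\mathbb C}$).** By the Jacobi identity and $[\mathfrak g_0,\mathfrak g_j]\subset\mathfrak g_j$, we have $[\mathfrak g_0,\mathfrak k]\subset\mathfrak k$. For $j,k\ne0$: if $j+k\ne0$, then $[\mathfrak g_j,\mathfrak g_k]\subset\mathfrak g_{j+k}\subset I$; if $j+k=0$, then $[\mathfrak g_j,\mathfrak g_k]\subset\mathfrak k$. For $j\ne0$, $[\mathfrak g_j,\mathfrak k]\subset\mathfrak g_j$ and $[\mathfrak g_0,\mathfrak g_j]\subset\mathfrak g_j$. So $I$ is a non-zero ideal of the simple algebra $\mathfrak g_{\mathbb C}$, and $I=R=\mathfrak g_{\mathbb C}$. Thus $e\wedge z\in M_{\mathbb C}$ for all $z$.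

**Step 6 (from $e$ to all elements).** The set $\{x:x\wedge z\in M_{\mathbb C}\text{ for all }z\}$ is an ideal, because $[y,x]\wedge z=y\cdot(x\wedge z)-x\wedge[y,z]$. It contains $e$, so it is $\mathfrak g_{\mathbb C}$. Hence $M_{\mathbb C}=\Lambda^2\mathfrak g_{\mathbb C}$ and $M=\Lambda^2\mathfrak g$. Theorem 1 finishes the proof. $\square$

For $\mathfrak{sl}_3(\mathbb C)$ with ordinary commutators (a scalar factor in the bracket does not change the submodules) Step 4 can be read off: $e=E_{13}$, $f=E_{31}$, $h=E_{11}-E_{33}$, and $\mathfrak g_1$ is spanned by $E_{12},E_{23}$, both commuting with $e$. Starting from $e,h,f\in R$, bracketing with these two puts $E_{12},E_{23}$ in $R$, then $[E_{12},E_{31}]=-E_{32}$ and $[E_{23},E_{31}]=E_{21}$, then $[E_{12},E_{21}]=E_{11}-E_{22}$. That is all of $\mathfrak{sl}_3(\mathbb C)$.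

## 8. From $\mathfrak{su}(m)$ to $A_m$

*Proof of the Main Theorem.* Let $E$ be as in Lemma 5.1, with Lie bracket $\{x,y\}=-i[x,y]$. The map $x\mapsto-ix$ is an isomorphism of $E$ onto $\mathfrak{su}(m)$, because $[-ix,-iy]=-[x,y]=-i\{x,y\}$. The inner product $\frac12\operatorname{tr}(xy)$ is invariant. For $H=\operatorname{diag}(\lambda_1,\dots,\lambda_m)$ in $E$ we have $\{H,E_{jk}\}=-i(\lambda_j-\lambda_k)E_{jk}$, so the roots are $\pm(\lambda_j-\lambda_k)$. The functional $\lambda_j-\lambda_k$ is $\langle\cdot,2(E_{jj}-E_{kk})\rangle$, and $|2(E_{jj}-E_{kk})|^2=\frac12\cdot4\cdot2=4$. So every root has length $2$, and $|\theta|^{-1}\{x,y\}=-\frac i2[x,y]$ is the product $\times$ of Lemma 5.1. Hence $A_{\mathfrak{su}(m)}=A(E,\times)=A_m$. For $m\ge3$ the rank $m-1$ is at least $2$. Section 4 and Lemma 5.1 show that $A_m$ is a non-commutative $JB^*$-algebra with norm (1) and not alternative; Theorem 2 shows that $p_{A_m}$ is a vertex. Finally $\dim A_3=1+8=9$. $\square$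

## 9. The Albert algebra

We return to the maps $F_c$, which failed on $A_3$ but are null on many other algebras. Besides Lemma 3.2 this needs one exceptional case, the Albert $JB^*$-algebra $A=H_3(\mathbb O)_{\mathbb C}$: Hermitian $3\times3$ matrices over the octonions with $a\circ b=\frac12(ab+ba)$, complexified. Write $\iota$ for the imaginary unit of the scalars of $A$, $i$ for a fixed imaginary unit octonion, $\mathbb C=\mathbb R+\mathbb Ri\subset\mathbb O$, and $L_a$ for multiplication by $a$. In a commutative algebra $\Sigma=0$, since the six terms of (3) cancel in pairs, and so $F_c(a,b)=3\big((ac)b-a(cb)\big)=3[L_b,L_a]c$.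

The proof uses the following facts from the literature. (i) The unit ball of $A$ is the closed convex hull of $\{\exp(\iota h):h=h^*\}$ (Wright–Youngson). (ii) Under $F_4=\operatorname{Aut}H_3(\mathbb O)$ every $h\in H_3(\mathbb O)$ can be made real diagonal; the subgroup fixing the diagonal idempotents is $\mathrm{Spin}(8)$, acting on the off-diagonal entries $(k_1,k_2,k_3)\in\mathbb O^3$ by the three inequivalent $8$-dimensional representations; it is transitive on $S^7\times S^7$ (first two entries), the stabilizer of $(1,1)$ is $G_2=\operatorname{Aut}\mathbb O$ acting entrywise, and $G_2$ is transitive on $S^6\subset\operatorname{Im}\mathbb O$ (Springer–Veldkamp, *Octonions, Jordan Algebras and Exceptional Groups*; Adams, *Lectures on Exceptional Lie Groups*). (iii) If $g$ is a tripotent and $\varphi(g)=1=\|\varphi\|$, then $\varphi=\varphi\circ P_2(g)$ (Friedman–Russo, *J. reine angew. Math.* 356 (1985), Prop. 1); here $P_2(g)=U_gU_{g^*}$. (iv) Jordan $*$-isomorphisms between $JB^*$-algebras are isometric.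

**Lemma 9.1.** Let $A=H_3(\mathbb O)_{\mathbb C}$. For each $\delta>0$ there is $t_0>0$ with $\|p+zF_c\|\le1+\delta|z|$ whenever $|z|\le t_0$ and $\|c\|\le1$.

*Proof.* **Step 1 (localize a failure).** If the claim fails, there are $\delta>0$, $0\ne z_k\to0$, $\|c_k\|\le1$ with $\|p+z_kF_{c_k}\|>1+\delta|z_k|$; pass to a subsequence with $c_k\to c$. In (i) one may take $\operatorname{sp}h\subset[-\pi,\pi]$, since $\exp(\iota h)$ depends only on the spectral values of $h$ modulo $2\pi$. So the set of exponentials is compact and the ball is its convex hull. Lemma 2.3 gives $u=\exp(\iota h)$, $v=\exp(\iota k)$ and $\varphi$ with $\|\varphi\|=1=\varphi(u\circ v)$ and $\varphi([L_u,L_v]c)\ne0$. We show that this is impossible.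

**Step 2 (reduce to matrices over $\mathbb C$).** By (ii), an automorphism makes $h$ real diagonal. An element of $\mathrm{Spin}(8)$, which fixes $h$, makes the first two off-diagonal entries of $k$ real. Then $G_2$ moves the imaginary part of the third entry into $\mathbb Ri$. So we may assume $h,k\in H_3(\mathbb C)$. Let $J=H_3(\mathbb C)_{\mathbb C}$. The map $a+\iota b\mapsto a+ib$ identifies $J$ with $M_3(\mathbb C)^+$, with the operator norm by (iv), and $u,v$ become unitary matrices.

**Step 3 (how $J$ acts on its complement).** Let $m\in H_3(\mathbb O)$ have zero diagonal and entries $m_1,m_2,m_3\in\mathbb C^\perp\subset\mathbb O$ in positions $(2,3),(3,1),(1,2)$. Recall $\beta m_j=m_j\bar\beta$ for $\beta\in\mathbb C$, and $\bar m_j=-m_j$. So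
$$m=\begin{pmatrix}0&m_3&-m_2\\-m_3&0&m_1\\m_2&-m_1&0\end{pmatrix}.$$
We claim that for $a\in H_3(\mathbb C)$, regarding $m$ as a column over the left $\mathbb C$-space $\mathbb C^\perp$,
$$a\circ m=\tfrac12\tilde a^{T}m,\qquad\tilde a=\operatorname{tr}(a)1-a.\tag{9}$$
For $a=\operatorname{diag}(\alpha_1,\alpha_2,\alpha_3)$, $m_1$ is multiplied by $\frac12(\alpha_2+\alpha_3)$, and so on, as (9) says. Let $a_{12}=\beta$, $a_{21}=\bar\beta$, other entries $0$. The product $am$ has rows $(-\beta m_3,0,\beta m_1)$, $(0,\bar\beta m_3,-\bar\beta m_2)$, $0$, and $ma$ has columns $(m_3\bar\beta,0,-m_1\bar\beta)$, $(0,-m_3\beta,m_2\beta)$, $0$. So $am+ma$ has diagonal entries $-\beta m_3+m_3\bar\beta=0$ and $\bar\beta m_3-m_3\beta=0$ and $0$; its $(1,2)$ entry is $0$, its $(2,3)$ entry $-\bar\beta m_2$, its $(3,1)$ entry $-m_1\bar\beta=-\beta m_1$. Thus $m_1'=-\frac12\bar\beta m_2$, $m_2'=-\frac12\beta m_1$, $m_3'=0$, which is $\frac12\tilde a^Tm$ since $\tilde a=-a$. The labelling of the $m_j$ is invariant under the cyclic permutation of the indices,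 so (9) holds on a spanning set of $H_3(\mathbb C)$.

Complexify and split $((\mathbb C^\perp)^3)_{\mathbb C}=W_1\oplus W_2$ into the $\iota$- and $-\iota$-eigenspaces of left multiplication by $i$. For $a\in H_3(\mathbb C)$, $L_a$ acts on $W_1$ as $\frac12\tilde a^T\otimes1$ (with $i$ read as the scalar $\iota$), and on $W_2$ as the complex conjugate matrix, which is $\frac12\tilde a\otimes1$ because $\tilde a$ is Hermitian. Both formulas are complex-linear in $a$, so they hold for $a\in J=M_3(\mathbb C)$. Hence $A=J\oplus W_1\oplus W_2$ is invariant under $L_a$, $a\in J$, and for $a,b\in J$: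

- $[L_a,L_b]$ acts on $W_2$ as $\frac14[\tilde a,\tilde b]=\frac14[a,b]$, on $W_1$ as $-\frac14[a,b]^T$, and on $J$ as $x\mapsto\frac14[[a,b],x]$;
- $U_a=2L_a^2-L_{a^2}$ acts on $W_2$ as $\frac12(\tilde a^2-\widetilde{a^2})=a^2-\operatorname{tr}(a)a+\frac12(\operatorname{tr}(a)^2-\operatorname{tr}(a^2))1=\operatorname{adj}(a)$, and on $W_1$ as the transpose of this.

**Step 4 (what norming $u\circ v$ forces).** Since $u\circ v\in J$, the restriction $\varphi|_J$ has norm one, so $\varphi|_J=\sum\lambda_j\langle\cdot\,\xi_j,\eta_j\rangle$ with unit vectors, $\lambda_j>0$ and $\sum\lambda_j=1$. From $\varphi(\frac12(uv+vu))=1$ and unitarity, $uv\xi_j=vu\xi_j=\eta_j$. Let $Q$ be the projection onto $\operatorname{span}\{\xi_j\}$, $g=uvQ=vuQ$, a partial isometry, and $d=[u,v]$. Then $dQ=0$, so $dg^*=0$, as $g^*=Qg^*$. Also $v^*u^*\eta_j=\xi_j=u^*v^*\eta_j$, so $d^*\eta_j=0$; the $\eta_j$ span the range of $g$, so $d^*g=0$, that is, $g^*d=0$. Moreover $U_g(g^*)=gg^*g=g$, so $g$ is a tripotent, and $\varphi(g)=\sum\lambda_j=1$. By (iii), $\varphi=\varphi\circ U_gU_{g^*}$.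

**Step 5 (conclusion, by the rank of $g$).** If $\operatorname{rank}g\ge2$, the unitary $(vu)^{-1}uv$ has determinant $1$ and fixes a subspace of $\mathbb C^3$ of dimension at least $2$. So all its eigenvalues are $1$, it is the identity, $d=0$, and $[L_u,L_v]=0$ by Step 3. If $\operatorname{rank}g=1$, then on $J$ we have $U_{g^*}[L_u,L_v]x=\frac14g^*(dx-xd)g^*=0$, and on $W_1\oplus W_2$ the operator $U_{g^*}$ is zero because $\operatorname{adj}(g^*)=0$. In both cases $\varphi([L_u,L_v]c)=\varphi(U_gU_{g^*}[L_u,L_v]c)=0$, a contradiction. $\square$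

## 10. Factor representations on which the associator map is null

A type I factor representation of $A$ is a $*$-homomorphism $\pi$ of $A$ onto a weak$^*$-dense subalgebra of a type I non-commutative $JBW^*$-factor, its target; a non-commutative $JBW^*$-algebra is a non-commutative $JB^*$-algebra that is a dual Banach space, and a factor is one that is not a direct sum of two non-zero weak$^*$-closed ideals. We quote that these representations form a faithful family with $\|x\|=\sup_\pi\|\pi(x)\|$ (Payá–Pérez–Rodríguez; see Cabrera–Rodríguez, *Non-Associative Normed Algebras*, Vol. 2), and that a commutative $JBW^*$-factor is a $JC^*$-algebra, i.e. a norm-closed $*$-invariant subspace of some $B(K)$ closed under $\circ$, or is $H_3(\mathbb O)_{\mathbb C}$ (Alfsen–Shultz–Størmer, Shultz, Wright).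

**Lemma 10.1.** An alternative non-commutative $JB^*$-algebra is an alternative $C^*$-algebra.

*Proof.* In an alternative algebra two elements generate an associative subalgebra (Artin), so $U_x(x^*)=x(x^*x)$. Hence $\|x\|^3\le\|x\|\|x^*x\|$ and $\|x\|^2\le\|x^*x\|\le\|x^*\|\|x\|$. So $\|x\|\le\|x^*\|$ for all $x$, therefore $\|x^*\|=\|x\|$ and $\|x^*x\|=\|x\|^2$. $\square$

**Theorem 3.** Let $A\ne0$ be a non-commutative $JB^*$-algebra such that the target of every type I factor representation of $A$ is commutative, or alternative, or of the form $B^{(\lambda)}$ ($B$ a $W^*$-factor, $0\le\lambda\le1$). Then $p_A$ is a vertex if and only if $A$ is an alternative $C^*$-algebra. In particular: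

1. a commutative $JB^*$-algebra (non-zero) has the vertex property if and only if it is associative;
2. for a $C^*$-algebra $B\ne0$ and $0<\lambda<1$, $p_{B^{(\lambda)}}$ is a vertex if and only if $B$ is commutative.

*Proof.* "If" is the known fact of Section 1.

**Step 1 (all $F_c$ are null when $p_A$ is a vertex).** Then $\|p_A\|=1$ by definition. Let $c\in A$. Since $\pi$ is a homomorphism, $\pi(F_c(a,b))=F_{\pi(c)}(\pi(a),\pi(b))$, and $\|\pi(c)\|\le\|c\|$. So $\|p_A+zF_c\|\le\sup_\pi\|p_\pi+zF_{\pi(c)}\|$, where $p_\pi$ is the product of the target. For targets $B^{(\lambda)}$, and for $JC^*$-algebras (with $\lambda=\frac12$), Lemma 3.2 bounds the term by $1+\frac92|z|^2\|c\|^2$. For alternative targets $F_{\pi(c)}=0$ and the bound is $1$. For $H_3(\mathbb O)_{\mathbb C}$, if $c\ne0$, Lemma 9.1 applied to $\pi(c)/\|c\|$ and $z\|c\|$ gives $1+\delta\|c\||z|$ for $|z|\|c\|\le t_0(\delta)$. These bounds do not depend on $\pi$. So $\|p_A+zF_c\|\le1+o(|z|)$ and $F_c$ is null by Lemma 2.2.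

**Step 2 (conclude).** As $p_A$ is a vertex, $F_c=0$ for all $c$. By Lemma 3.1, $A$ is alternative, and by Lemma 10.1 it is an alternative $C^*$-algebra.

**Step 3 (the special cases).** (1) If $A$ is commutative, so is every target, by weak$^*$-density and separate weak$^*$-continuity of the product. In a commutative algebra $\Sigma=0$, so $F_c=0$ for all $c$ means associativity. Conversely, an associative $A$ is alternative, and Lemma 10.1 with the known fact applies. (2) Lemma 3.2 applies directly to $B^{(\lambda)}\subset B(K)$. If $p$ is a vertex, then $[c,[a,b]]=0$ for all $a,b,c\in B$, so every commutator is central. Let $a,b$ be self-adjoint and $d=[a,b]$. Then $[a,b^2]=bd+db=2bd$ is central, so $0=[a,2bd]=2d^2$. As $id$ is self-adjoint, $d=0$. So $B$ is commutative. Conversely, for commutative $B$, $B^{(\lambda)}=B$ and the known fact applies. $\square$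

By the classification of non-commutative $JBW^*$-factors (commutative, or quadratic, or $B^{(\lambda)}$: Braun; Alvermann–Janssen; Payá–Pérez–Rodríguez; see Cabrera–Rodríguez, Vol. 2), every counterexample to the characterization must therefore have a factor representation into a quadratic factor that is neither commutative, nor alternative, nor some $B^{(\lambda)}$.

## 11. Finite-dimensional algebras

**Theorem 4.** Let $A\ne0$ be a finite-dimensional non-commutative $JB^*$-algebra. Then $A$ is the $\ell_\infty$-sum of simple ideals, and $p_A$ is a vertex if and only if each simple ideal is isomorphic to $M_k(\mathbb C)$ ($k\ge1$) or to an algebra $A(E,\times)$ such that $N$ spans $\Lambda^2E$.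

*Proof.* **Step 1 (commutators are derivations of $A^+$).** We claim $[a,x\circ y]=[a,x]\circ y+x\circ[a,y]$ (Schafer). Twice the difference of the two sides, written out and grouped, is
$$-(a,x,y)-(y,x,a)-(a,y,x)-(x,y,a)+(x,a,y)+(y,a,x),$$
and flexibility makes each of the three consecutive pairs zero.

**Step 2 (decomposition).** The finite-dimensional $JB^*$-algebra $A^+$ is an $\ell_\infty$-sum of simple unital $*$-invariant ideals $I$. As $I=I\circ I$, Step 1 gives $[a,I]\subset[a,I]\circ I+I\circ[a,I]\subset I$. Since $ax=a\circ x+\frac12[a,x]$ and $xa=a\circ x-\frac12[a,x]$, the $I$ are ideals of $A$, simple because an ideal of $A$ is an ideal of $A^+$. Their units together make $A$ unital: $[a,\mathbf1]=0$ because a derivation kills $\mathbf1$. Each summand is a factor, so by the classification quoted in Section 10 it is commutative, or $M_k(\mathbb C)^{(\lambda)}$ with $\frac12<\lambda\le1$ (the transpose exchanges $\lambda$ and $1-\lambda$), or quadratic with $A^+$ a spin factor $\mathbb C\mathbf1\oplus E_{\mathbb C}$, that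 is, with the Jordan product and the norm of Section 4.

**Step 3 (quadratic factors are algebras $A(E,\times)$).** For $x\in E_{\mathbb C}$ the map $D=\frac12[x,\cdot]$ is a derivation of $A^+$ with $D\mathbf1=0$. For $0\neq y\in E_{\mathbb C}$, $0=D(\langle y,y\rangle\mathbf1)=D(y\circ y)=2y\circ Dy$. Writing $Dy=\alpha+w$, we get $\alpha y+\langle y,w\rangle\mathbf1=0$, so $\alpha=0$ and $\langle Dy,y\rangle=0$. So $\frac12[x,y]\in E_{\mathbb C}$, and $\langle\frac12[x,y],z\rangle$ is alternating. For $x,y\in E$, $[x,y]^*=-[x,y]$, so $\frac12[x,y]=i\,x\times y$ with $x\times y\in E$. Then $xy=x\circ y+\frac12[x,y]$ gives (5). For unit $x,y\in E$ the equality in (7) for $u=ix$, $v=iy$, together with $\|uv\|\le1$, gives (4).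

**Step 4 (a vertex product restricts to vertex products).** Let $A=\bigoplus A_k$ with projections $\pi_k$. All units have norm one by $\|U_{\mathbf1}(\mathbf1)\|=\|\mathbf1\|^3$, so the products $p_A$, $p_{A_k}$ have norm one. Let $p_A$ be a vertex, $F_k$ null for $p_{A_k}$, and $F(a,b)=F_k(\pi_ka,\pi_kb)\in A_k$. Then $\|p_A+zF\|\le\max(\|p_{A_k}+zF_k\|,1)\le1+o(|z|)$. By Lemma 2.2, $F$ is null, so $F=0$ and $F_k=0$. Thus every $p_{A_k}$ is a vertex.

**Step 5 (vertex products add up).** Let all $p_{A_k}$ be vertices, each $A_k$ of one of the two listed types, and let $F$ be null for $p_A$. For $f\in D(X_{A_k},p_{A_k})$ the functional $G\mapsto f(\pi_kG|_{A_k\times A_k})$ lies in $D(X_A,p_A)$. So $f(\pi_kF|_{A_k\times A_k})=0$ for all $f$, and $\pi_kF|_{A_k\times A_k}=0$.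

For the mixed pairs, let $a,b\in A_k$ and $\varphi\in A_k^*$ have norm one with $\varphi(ab)=1$, let $x,y$ be in the unit ball of $\bigoplus_{j\ne k}A_j$, and $\zeta,\omega\in\mathbb T$. Then $a+\zeta x$ and $b+\omega y$ have norm one and $\varphi\pi_k((a+\zeta x)(b+\omega y))=\varphi(ab)=1$. By Lemma 2.1, $\varphi\pi_kF(a+\zeta x,b+\omega y)=0$ for all $\zeta,\omega$. Comparing coefficients, $\varphi\pi_kF$ vanishes at $(x,b)$, $(a,y)$ and $(x,y)$. Call unitary the unitary matrices if $A_k=M_k(\mathbb C)$, and the elements of $S$ if $A_k=A(E,\times)$. They span $A_k$ and are vertices of its unit ball, by the proof of Lemma 4.2. Taking $a=\mathbf1_k$, $b$ unitary and $\varphi\in D(A_k,b)$ gives $\pi_kF(x,b)=0$; taking $b=\mathbf1_k$, $a$ unitary and $\varphi\in D(A_k,a)$ gives $\pi_kF(a,y)=0$; taking $a=b=\mathbf1_k$ and $\varphi\in D(A_k,\mathbf1_k)$ gives $\pi_kF(x,y)=0$. So $\pi_kF=0$ for every $k$, and $F=0$.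

**Step 6 (the simple summands).** A commutative one has the vertex property if and only if it is associative (Theorem 3(1)), that is, isomorphic to $\mathbb C=M_1(\mathbb C)$. For $\frac12<\lambda<1$, $M_k(\mathbb C)^{(\lambda)}$ has it only for $k=1$ (Theorem 3(2)). $M_k(\mathbb C)$ has it by the known fact. $A(E,\times)$ has it exactly when $N$ spans $\Lambda^2E$ (Theorem 1). With Steps 4 and 5 this proves the theorem. $\square$

## 12. Dimension at most six

**Corollary 5.** If $\dim A\le6$ (with $A\ne0$ a non-commutative $JB^*$-algebra), then $p_A$ is a vertex if and only if $A$ is an alternative $C^*$-algebra. In dimension $9$ this fails ($A_3$).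

*Proof.* "If" is the known fact, and $A_3$ is the Main Theorem. Since $M_k(\mathbb C)$ is an alternative $C^*$-algebra and $\ell_\infty$-sums of alternative $C^*$-algebras are again such, Theorem 4 and Lemma 10.1 reduce the rest to this: if $n=\dim E\le5$ and $N$ spans $\Lambda^2E$, then $A(E,\times)$ is alternative. Let $\phi(x,y,z)=\langle x\times y,z\rangle$, an alternating $3$-form.

**Step 1 ($n\le3$).** For $n\le1$ the algebra is associative. For $n=2$, $\times=0$, so $N=\{0\}\ne\Lambda^2E$. For $n=3$, $\times$ is $\lambda$ times the usual cross product, and $N=\{0\}$ unless $|\lambda|=1$, when $A$ is alternative.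

**Step 2 ($n=4$: $N$ never spans).** A $3$-form in four dimensions is $\phi=\lambda e_{123}$ in a suitable orthonormal basis. Let $P$ be the orthogonal projection onto $\operatorname{span}(e_1,e_2,e_3)$. Then $|x\times y|=|\lambda||Px\wedge Py|$, and (4) on the range of $P$ gives $|\lambda|\le1$. As $\Lambda^2P$ is an orthogonal projection of $\Lambda^2E$, $|x\times y|=|x\wedge y|$ forces $x\wedge y=Px\wedge Py$. So $N\subset\Lambda^2\operatorname{span}(e_1,e_2,e_3)$, of dimension $3<6$.

**Step 3 ($n=5$: reduce to a $2$-form in four dimensions).** The Hodge dual of $\phi$ is a $2$-form in five dimensions, of rank at most $4$. So $\phi=e_5\wedge\omega$ for a unit vector $e_5$ and a $2$-form $\omega$ on $\mathbb R^4=e_5^\perp$. For $x,y\in\mathbb R^4$ we have $x\times y=\omega(x,y)e_5$, so (4) gives $|\omega(x,y)|\le|x\wedge y|$. Any plane in $E$ has an orthonormal basis $x\in\mathbb R^4$, $y=te_5+y'$ with $y'\in\mathbb R^4$, $y'\perp x$. From $\langle x\times y,z\rangle=-t\,\omega(x,z)$ for $z\in\mathbb R^4$ and $\langle x\times y,e_5\rangle=\omega(x,y')$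 we get
$$|x\times y|^2=t^2|\omega(x,\cdot)|^2+\omega(x,y')^2,\qquad|\omega(x,\cdot)|\le1,\quad|\omega(x,y')|\le|y'| .$$
If this equals $1=t^2+|y'|^2$, then $|\omega(x,y')|=|y'|=|x\wedge y'|$. As $x\wedge y=t\,x\wedge e_5+x\wedge y'$, we get $N\subset(e_5\wedge\mathbb R^4)\oplus N'$, where $N'$ is the span of the simple $\xi\in\Lambda^2\mathbb R^4$ with $|\omega(\xi)|=|\xi|$.

**Step 4 ($n=5$: $N'$ is too small).** Write $\omega(\xi)=\langle\omega,\xi\rangle$ and decompose into self-dual and anti-self-dual parts. A bivector $\xi$ is simple exactly when $\xi\wedge\xi=0$, that is, $|\xi^+|=|\xi^-|=|\xi|/\sqrt2$, and every pair $(\xi^+,\xi^-)$ of equal lengths occurs. Choosing $\xi^\pm$ parallel to $\omega^\pm$, the bound $|\omega(\xi)|\le|\xi|$ on simple $\xi$ gives $|\omega^+|+|\omega^-|\le\sqrt2$. If no $\xi\ne0$ attains equality, $N'=0$. If some does, then $\omega\ne0$; say $\omega^+\ne0$, the case $\omega^-\ne0$ being symmetric. For every simple $\xi$ with $|\omega(\xi)|=|\xi|$,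
$$|\xi|=|\omega(\xi)|\le|\omega^+||\xi^+|+|\omega^-||\xi^-|=\tfrac1{\sqrt2}(|\omega^+|+|\omega^-|)|\xi|\le|\xi|,$$
so equality holds in $|\langle\omega^+,\xi^+\rangle|\le|\omega^+||\xi^+|$ and $\xi^+\in\mathbb R\omega^+$. Hence $\dim N'\le1+3=4$, and $N$ lies in a space of dimension at most $4+4=8<10=\dim\Lambda^2E$. So $N$ does not span. $\square$

Together with $A_3$ this shows that the smallest dimension of a finite-dimensional non-alternative $A$ with the vertex property is $7$, $8$ or $9$; which of the three it is, these notes do not decide.
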